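# Finite transitive sets of unit vectors lie in a small cube

## 1. Two theorems on orthogonal splittings adapted to a finite orbit

**Theorem 1.** There is an absolute constant $A_0$ such that for all $d\ge 2$, every finite group $G\le O(d)$ and every unit vector $v\in\mathbb R^d$, there is an orthonormal basis $e_1,\dots,e_d$ of $\mathbb R^d$ with
$$|\langle gv,e_i\rangle|\le \frac{A_0}{\sqrt{\log d}}\qquad\text{for all } g\in G \text{ and all } i .$$
Consequently every finite transitive set $X=Gv$ of unit vectors in $\mathbb R^d$ lies in a cube of width $2A_0/\sqrt{\log d}$.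

**Theorem 2.** There is an absolute constant $C$ such that for all $1\le k\le d$, every finite $G\le O(d)$ and all $v^{(1)},\dots,v^{(r)}\in\mathbb R^d$ ($r$ arbitrary) with $\sum_i|v^{(i)}|^2\le1$, there is an orthogonal decomposition $\mathbb R^d=U_1\oplus\dots\oplus U_{\lceil d/k\rceil}$, with all $\dim U_j=k$ except possibly one smaller, such that
$$|P_{U_j}\,g v^{(i)}|\le \frac{C}{\sqrt{\log(2d/k)}}\qquad\text{for all } g,i,j .$$
This is sharp for all $1\le k\le d$: there is a finite transitive set $X_{d,k}$ of unit vectors in $\mathbb R^d$ such that every $k$-dimensional subspace $Y\le\mathbb R^d$ has some $x\in X_{d,k}$ with $|P_Yx|\ge 1/\sqrt{\pi\log(1+d/k)}$.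

Here and below $\log$ is the natural logarithm, $P_U$ is the orthogonal projection onto $U$, and $C,c,C_1,\dots$ are positive absolute constants: they depend neither on $d$, nor on $k$, nor on the group or the vectors. An unindexed $C$ or $c$ may change from line to line. All vector spaces are finite-dimensional.

## 2. Transitive sets, cubes, and the seminorm $h$

The question behind Theorem 1 is this: can every very symmetric finite set of points on the unit sphere of $\mathbb R^d$ be packed into a cube whose side tends to zero like $1/\sqrt{\log d}$, with one constant for all dimensions and all sets?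

**Definition.** A subset $X$ of the unit sphere in $\mathbb R^d$ is *transitive* if the group of isometries of $X$ acts transitively on $X$. A *cube of width $w$* is a set $\{p+\sum_{i=1}^d t_ie_i:0\le t_i\le w\}$ with $p$ a point and $e_1,\dots,e_d$ an orthonormal basis. Position and orientation are arbitrary.

For example, the $2d$ vectors $\pm\epsilon_i$ ($\epsilon_i$ the standard basis) form a transitive set, and so do the $2^d$ vectors $d^{-1/2}(\pm1,\dots,\pm1)$.

*From sets to groups.* Let $X$ be a finite transitive set of unit vectors. An isometry of $X$ preserves inner products, because all vectors have length $1$ and $|x-y|^2=2-2\langle x,y\rangle$. So it extends to a linear isometry of $\mathrm{span}(X)$, and we extend it by the identity on the orthogonal complement. The isometries of $X$ are permutations of a finite set, so we get a finite group $G\le O(d)$ with $X=Gv$ for any $v\in X$.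

*From bases to cubes.* If $|\langle x,e_i\rangle|\le w/2$ for all $x\in X$ and all $i$, then $X$ lies in the cube of width $w$ with corner $p=-\frac w2\sum e_i$. This is the last sentence of Theorem 1.

For fixed $G$ and $v$ put, for $u\in V=\mathbb R^d$,
$$h(u)=\max_{g\in G}|\langle gv,u\rangle| .$$
This is a $G$-invariant seminorm with $h(u)\le|u|$. Theorem 1 asks for an orthonormal basis all of whose members have $h\le A_0/\sqrt{\log d}$.

*Comparison with hyperplanes.* A theorem of Green says that every finite transitive set of unit vectors lies within distance $O(1/\sqrt{\log d})$ of some hyperplane. That is one unit vector $e$ with $h(e)$ small. Theorem 1 asks for $d$ mutually orthogonal such vectors. Green's bound is tight, as shown by the set of all signings and permutations of $H_d^{-1/2}(\pm1,\pm1/\sqrt2,\dots,\pm1/\sqrt d)$, where $H_d=1+\frac12+\dots+\frac1d$. Sah, Sawhney and Zhao proved that for some constant $C$ and every $1\le k\le d/(\log d)^C$, every finite transitive set of unit vectors lies within distance $O(1/\sqrt{\log(d/k)})$ of some codimension-$k$ subspace, which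 is tight up to a constant factor. The distance from $x$ to $U^\perp$ is $|P_Ux|$, so each $k$-dimensional $U_j$ in Theorem 2 gives one codimension-$k$ subspace $U_j^\perp$ close to $X$. Theorem 2 supplies a full orthogonal family of them, for every $k\le d$.

*How the two theorems fit.* The case $k=1$, $r=1$ of Theorem 2 contains Theorem 1. Theorem 1 has a lighter proof, which we give first (Sections 5 to 9) and which does not use Theorem 2; Sections 10 to 12 then replace lines by $k$-dimensional subspaces. The two bounds in Theorem 2 match up to a constant, since $\log(1+d/k)\le\log(2d/k)$. For $k=1$ the lower bound says the following about cubes. The set $X_{d,1}$ that we construct satisfies $X_{d,1}=-X_{d,1}$. If it lies in a cube with edge directions $e_i$, take $Y=\mathbb Re_1$: some $x\in X_{d,1}$ has $|\langle x,e_1\rangle|\ge1/\sqrt{\pi\log(1+d)}$, and $-x$ is in the cube too, so the width is at least $2/\sqrt{\pi\log(1+d)}$. The order $1/\sqrt{\log d}$ in Theorem 1 is therefore optimal.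

*What is used from outside.* The classification of finite simple groups; the degree bounds of Landazuri–Seitz and Rasala, in the form quoted in Section 7; standard properties of the generalized Fitting subgroup; concentration of measure on spheres. For the last item we use two textbook facts. If $e$ is uniform on the unit sphere of an $m$-dimensional Euclidean space, then for every fixed $y$ and $t>0$,
$$\Pr\bigl(|\langle y,e\rangle|\ge t|y|\bigr)\le2e^{-mt^2/2},$$
and (Lévy) every $1$-Lipschitz function $f$ on the sphere satisfies $\Pr(f(e)\ge\mathbb Ef+u)\le2e^{-c_0mu^2}$ for $u>0$.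

## 3. The cross-polytope, the hypercube, and a mixed orbit

*Cross-polytope.* Let $X=\{\pm\epsilon_i\}$. Here $h(e)=\max_i|e_i|$, the largest coordinate. The standard basis is as bad as possible ($h=1$). A flat basis is very good: the real Fourier basis of $\mathbb R^d$ has all entries at most $\sqrt{2/d}$, so $h\le\sqrt{2/d}$.

*Hypercube.* Let $X=\{d^{-1/2}(\pm1,\dots,\pm1)\}$. Now $h(e)=d^{-1/2}\sum_i|e_i|$. The standard basis has $h=d^{-1/2}$. A flat basis is as bad as possible: if all $|e_i|=d^{-1/2}$ then $h(e)=1$.

*A mixture.* Let $d=4^p\ge4$ and let $X$ be all signed permutations of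
$$a=\Bigl(\tfrac1{\sqrt2},\tfrac1{\sqrt{2(d-1)}},\dots,\tfrac1{\sqrt{2(d-1)}}\Bigr).$$
The standard basis has $h=1/\sqrt2$. A basis with all entries $\pm d^{-1/2}$ has $h=d^{-1/2}\sum a_i\ge d^{-1/2}\sqrt{(d-1)/2}$, which is close to $1/\sqrt2$. An intermediate scale works. Cut the coordinates into blocks of size $s=2^p=\sqrt d$ and use on each block a Hadamard basis (entries $\pm s^{-1/2}$). For such a basis vector $e$,
$$h(e)\le s^{-1/2}\Bigl(\frac1{\sqrt2}+\frac{s-1}{\sqrt{2(d-1)}}\Bigr)\le\frac1{\sqrt{2s}}+\sqrt{\frac s{2d}}=\sqrt2\,d^{-1/4}.$$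
The second inequality uses $\frac{(s-1)^2}{s(d-1)}\le\frac sd$, i.e. $d(2s-1)\ge s^2$, which holds for $s\le d$. So for signed permutations the right basis is flat on blocks, and the block size must be chosen for the vector at hand. Section 6 makes this systematic.

## 4. Random bases and the union bound

For a general group the natural first attempt is a Haar-random orthonormal basis. Each $e_i$ is uniform on the sphere. With $t=2/\sqrt{\log d}$, the probability that some $x\in X$ and some $i$ have $|\langle x,e_i\rangle|\ge t$ is at most $2d\,|X|e^{-2d/\log d}$. If $|X|\le e^{d/\log d}$ this is at most $2d\,e^{-d/\log d}<1$ for $d$ large, and we are done.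

The attempt stops exactly at the size of $X$, and the obstruction is real. For the hypercube, $|X|=2^d$, and a random basis does fail. Write a standard Gaussian vector as $|y|e$ with $e$ uniform and independent of $|y|$. Then $\sqrt{2/\pi}=\mathbb E|y_1|=\mathbb E|y|\,\mathbb E|e_1|\le\sqrt d\,\mathbb E|e_1|$, so $\mathbb Eh(e)=\sqrt d\,\mathbb E|e_1|\ge\sqrt{2/\pi}>0.79$. Since $h\le1$, $\mathbb Eh(e)\le\frac12+\frac12\Pr(h(e)\ge\frac12)$, so already the first basis vector has $h\ge\frac12$ with probability greater than $\frac12$.

So a large group must be used through its structure. The plan has four ingredients.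

1. If $G$ permutes many orthogonal subspaces, use bases that are flat on blocks of these subspaces (Section 6).
2. If it does not, we reduce to a group with no such permuted decomposition. A theorem resting on the classification says that such a group in dimension $m$ either has at most $\exp(Cm^{2/3}\log^2m)$ elements up to scalars, or is built from the natural permutation action on $N>m^{2/3}$ coordinates (Sections 7 and 8).
3. In the first case the union bound works, because $m^{2/3}\log^2m$ is much smaller than $m/\log m$, and scalars cost only a factor $2$. In the second case the block bases of Section 6 work again.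
4. The constructions miss a few dimensions, for instance the block-constant vectors. These cannot be ignored: with $x=\mathbf1_B/\sqrt{|B|}$ the unit vector $\mathbf1_B/\sqrt{|B|}$ has $h=1$. They are absorbed by a mixing trick (Section 5).

## 5. The Haar matrix and the absorption of few bad directions

Suppose we have an orthonormal system of good vectors ($h\le\varepsilon$) and one bad unit vector $u_0$, about which we know only $h(u_0)\le1$. To dilute $u_0$, rotate it together with $D-1$ good vectors by an orthogonal $D\times D$ matrix $Q$: the new vectors are $\sum_jQ_{ij}u_j$. A flat choice such as a Hadamard matrix makes every coefficient of $u_0$ equal to $\pm D^{-1/2}$, but the good vectors then contribute up to $(D-1)D^{-1/2}\varepsilon$. With $\varepsilon\approx1/\sqrt{\log d}$ we need $D\gtrsim\log d$ for the first term, and then the second bound is of constant order. What we need is an orthogonal matrix with one flat column whose rows have bounded $\ell_1$-norm outside that column.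

**Definition.** For $D=2^p$ the *Haar matrix* $Q$ is the $D\times D$ orthogonal matrix whose columns are the discrete Haar basis of $\mathbb R^D$: column $0$ is the constant $D^{-1/2}$, and the other columns are the Haar functions. Each of these takes the value $2^{-l/2}$ on one half and $-2^{-l/2}$ on the other half of a dyadic interval of length $2^l$, $1\le l\le p$, and is $0$ elsewhere.

For $D=4$ the rows are $(\frac12,\frac12,\frac1{\sqrt2},0)$, $(\frac12,\frac12,-\frac1{\sqrt2},0)$, $(\frac12,-\frac12,0,\frac1{\sqrt2})$, $(\frac12,-\frac12,0,-\frac1{\sqrt2})$.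

At level $l$ the dyadic intervals partition $\{1,\dots,D\}$, so each row meets exactly one Haar function of each level. Hence for every row $i$
$$Q_{i0}=D^{-1/2},\qquad\sum_{j\ge1}|Q_{ij}|\le\sum_{l\ge1}2^{-l/2}=\frac1{\sqrt2-1}<3. \tag{1}$$

**Lemma 1.** Let $V=V_{good}\oplus V_{bad}$ orthogonally. Suppose $V_{good}$ has an orthonormal basis with $h\le\varepsilon$ on it, and $(D-1)\dim V_{bad}\le\dim V_{good}$ with $D=2^p$. Then $V$ has an orthonormal basis with $h\le3\varepsilon+D^{-1/2}$ on it.

*Proof.* Give to each vector $u_0$ of an orthonormal basis of $V_{bad}$ its own $D-1$ vectors $u_1,\dots,u_{D-1}$ of the good basis, disjointly; the dimension hypothesis allows this. Replace $u_0,\dots,u_{D-1}$ by the $D$ vectors $\sum_jQ_{ij}u_j$. They are orthonormal with the same span because $Q$ is orthogonal. As $h$ is a seminorm, (1) gives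
$$h\Bigl(\sum_jQ_{ij}u_j\Bigr)\le D^{-1/2}h(u_0)+\sum_{j\ge1}|Q_{ij}|h(u_j)\le D^{-1/2}+3\varepsilon .$$
The unused good vectors have $h\le\varepsilon\le3\varepsilon$. $\square$

## 6. Permuted blocks and the choice of a scale

**Definition.** Let $T$ be a Euclidean space. The wreath product $O(T)\wr S_N$ acts on $\mathbb R^N\otimes T=T^N$ by $(\gamma x)_l=\tau_lx_{\sigma(l)}$, with $\tau_l\in O(T)$ and $\sigma\in S_N$.

For $T=\mathbb R$ this is the group of signed permutations of $\mathbb R^N$.

For $x\in T^N$ let $a_1\ge a_2\ge\dots\ge a_N$ be the numbers $|x_l|$ in decreasing order, with $a_l=0$ for $l>N$, and put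
$$S_j(x)=a_1+\dots+a_j,\qquad b_p(x)=2^{p/2}a_{2^p}\quad(p\ge0).$$
There are $2^{p-1}$ indices $l\in(2^{p-1},2^p]$, and they have $a_l\ge a_{2^p}$; so
$$\sum_{p\ge0}b_p^2=a_1^2+2\sum_{p\ge1}2^{p-1}a_{2^p}^2\le a_1^2+2\sum_{l\ge2}a_l^2\le2|x|^2. \tag{2}$$
We also use Young's inequality in the form
$$\sum_{q\ge0}\Bigl(\sum_{p\le q}w_{q-p}b_p\Bigr)^2\le\Bigl(\sum_lw_l\Bigr)^2\sum_pb_p^2$$
for nonnegative sequences.

**Lemma 2.** Let $N\ge4$ and let $x^{(i)}\in T^N$ with $\sum_i|x^{(i)}|^2\le1$. There are a partition of $\{1,\dots,N\}$ into at most $\sqrt N$ blocks $B$ and an orthonormal basis $\mathcal F$ of $E=\bigoplus_B\{f\in\mathbb R^B:\sum f=0\}$ such that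
$$|\langle\gamma x^{(i)},f\otimes w\rangle|\le\frac{40}{\sqrt{\log N}}$$
for all $\gamma\in O(T)\wr S_N$, all $i$, all $f\in\mathcal F$ and all unit $w\in T$.

*Proof.* **Step 1.** *The purpose is to show that the flat-block cost $S_{2s}/\sqrt{2s}$ is square-summable over scales.* Indices $l\in(2^p,2^{p+1}]$ have $a_l\le a_{2^p}$, and there are $2^p$ of them. So for $q\ge0$,
$$S_{2^q}\le a_1+\sum_{p<q}2^pa_{2^p}\le2\sum_{p\le q}2^pa_{2^p},\qquad\text{i.e.}\qquad2^{-q/2}S_{2^q}\le2\sum_{p\le q}2^{-(q-p)/2}b_p .$$
By Young and (2),
$$\sum_{q\ge0}\frac{S_{2^q}(x)^2}{2^q}\le4\Bigl(\sum_{l\ge0}2^{-l/2}\Bigr)^2\cdot2|x|^2\le100|x|^2,$$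
because $\sum_{l\ge0}2^{-l/2}<3.42$ and $8\cdot3.42^2<94$. Summing over $i$ and keeping only the terms of index $q+1$,
$$\sum_{q\ge0}\sum_i\frac{S_{2^{q+1}}(x^{(i)})^2}{2^{q+1}}\le100. \tag{3}$$

**Step 2.** *The purpose is to pick a good scale by pigeonhole.* The condition $\sqrt N\le2^q\le N$ puts $q$ in an interval of length $\frac12\log_2N\ge1$. It contains at least $\lfloor\frac12\log_2N\rfloor\ge\frac14\log_2N$ integers. By (3), one of them has, with $s=2^q$,
$$\sum_i\frac{S_{2s}(x^{(i)})^2}{2s}\le\frac{400}{\log_2N}\le\frac{400}{\log N}.$$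

**Step 3.** *The purpose is to write down the basis and estimate.* Partition $\{1,\dots,N\}$ into blocks of size in $[s,2s)$: take blocks of size $s$ and add the leftover of fewer than $s$ points to the last one. There are at most $N/s\le\sqrt N$ blocks. On a block of size $b$, identified with $\mathbb Z/b$, take the real Fourier basis without the constant: $\sqrt{2/b}\cos(2\pi jl/b)$ and $\sqrt{2/b}\sin(2\pi jl/b)$ for $1\le j<b/2$, and $(-1)^l/\sqrt b$ if $b$ is even. These are $b-1$ vectors, an orthonormal basis of the sum-zero space, with entries at most $\sqrt{2/b}\le\sqrt{2/s}$ in modulus. A block has fewer than $2s$ elements, so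
$$|\langle\gamma x^{(i)},f\otimes w\rangle|\le\sum_{l\in B}|x^{(i)}_{\sigma(l)}||f(l)|\le\sqrt{\tfrac2s}\,S_{2s}(x^{(i)})=2\Bigl(\frac{S_{2s}(x^{(i)})^2}{2s}\Bigr)^{1/2}\le\frac{40}{\sqrt{\log N}}.\qquad\square$$

For the harmonic vector $a_i=(iH_N)^{-1/2}$ no scale stands out. Since $\sqrt j\le\sum_{i\le j}i^{-1/2}\le2\sqrt j$, we have $H_N^{-1/2}\le S_j/\sqrt j\le2H_N^{-1/2}$ for every $j\le N$. That is the situation in which the pigeonhole loses nothing but constants.

We allow a family $x^{(i)}$ with $\sum|x^{(i)}|^2\le1$, and not only one vector, because restricting attention to one subspace out of several permuted ones turns a single vector into such a family; see (5) below.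

## 7. Degrees of representations of quasisimple groups

**Definition.** A finite group $S$ is *quasisimple* if it is perfect and $\bar S=S/Z(S)$ is a nonabelian simple group.

Examples are $A_N$ for $N\ge5$, and $SL_2(5)$, with centre $\{\pm1\}$ and quotient $A_5$. The *deleted permutation representation* of $A_N$ or $S_N$ is the action on the sum-zero vectors $\mathbf1^\perp\subset\mathbb R^N$ (or its complexification), of dimension $N-1$.

**Lemma 3 (uses the classification of finite simple groups).** There is an absolute constant $C_2$ such that the following holds. Let $S$ be a finite quasisimple group with a faithful irreducible complex representation of degree $n$. Then either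

(i) $\log|\mathrm{Aut}(S)|\le C_2n^{2/3}$, or

(ii) $S\cong A_N$ with $N\ge9$, $n=N-1$, and the representation is the deleted permutation representation.

*Proof.* **Step 1.** *The purpose is to replace $\mathrm{Aut}(S)$ by $\mathrm{Aut}(\bar S)$ and discard finite lists.* An automorphism of $S$ that is trivial on $\bar S$ has the form $x\mapsto x\zeta(x)$ with $\zeta:S\to Z(S)$ a homomorphism; it is trivial since $S$ is perfect. So $\mathrm{Aut}(S)$ embeds in $\mathrm{Aut}(\bar S)$. Also $n\ge2$ as $S$ is nonabelian. Hence any finite list of groups $\bar S$ is covered by (i) with $C_2$ large. This disposes of the sporadic groups, the Tits group and $A_N$ for $N\le8$. By the classification, $\bar S$ is otherwise of Lie type or $A_N$ with $N\ge9$.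

**Step 2.** *The purpose is to treat Lie type.* Let $r$ be the rank of the ambient simple algebraic group and $q$ the usual field parameter (so $PSU_{r+1}(q)$ is contained in $PGL_{r+1}(q^2)$, and the Suzuki and Ree groups have $q$ an odd power of $2$ or $3$). The tables of Landazuri–Seitz (J. Algebra 32 (1974); corrected by Seitz–Zalesskii, J. Algebra 158 (1993)) give an absolute $c>0$ such that, for all but finitely many $\bar S$, every nontrivial irreducible projective complex representation of $\bar S$ has degree at least $q^{cr}$. (For the classical groups the tabulated bounds are at least a constant times $q^r$ for types $PSL,PSU,PSp$ and grow like a power $q^{cr}$ for the orthogonal groups. For exceptional types $r\le8$, and the bounds are at least $q^c$ for a fixed $c>0$, up to finitely many groups.) Our representation of $S$ is such a projective representation of $\bar S$, so $\log n\ge cr\log q$.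

On the other side, $|\bar S|\le q^{Cr^2}$, because the algebraic group has dimension at most $4r^2$. The group $\mathrm{Out}(\bar S)$ is built from diagonal, field and graph automorphisms, of which there are at most $\max(r+1,4)$, $3\log_2q$ and $6$, so $|\mathrm{Out}(\bar S)|\le q^{Cr}$. Therefore, as $\log q\ge\log2$,
$$\log|\mathrm{Aut}(S)|\le Cr^2\log q\le C(r\log q)^2\le C(\log n)^2,$$
and (i) holds.

**Step 3.** *The purpose is to treat the double covers $2.A_N$, $N\ge9$.* The Schur multiplier of $A_N$ has order $2$ and $\mathrm{Aut}(A_N)=S_N$. So $S=A_N$ or $S=2.A_N$, and $\log|\mathrm{Aut}(S)|\le N\log N$.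

Recall a model of $2.A_N$. In the Clifford algebra of $\mathbb R^N$ with $u^2=|u|^2$, orthogonal vectors anticommute. A transposition $(ij)$ acts on $\mathbb R^N$ as the reflection in the unit vector $u=(\epsilon_i-\epsilon_j)/\sqrt2$, and the even products of such $u$ form a group that covers $A_N$ with kernel $\{\pm1\}$. For disjoint transpositions with unit vectors $u_1\perp u_2$ we get $(u_1u_2)^2=-u_1^2u_2^2=-1$. So double transpositions lift to elements of order $4$, the extension does not split, and, the multiplier having order $2$, it is $2.A_N$. Two facts are visible in this model. First, lifts of even permutations with disjoint supports commute, being products of even numbers of vectors from orthogonal subspaces. Second, the preimage of the regular Klein four-group on a $4$-set has order $8$, is not cyclic, and all its elements outside $\{\pm1\}$ have order $4$; so it is $Q_8$.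

Let $S=2.A_N$ and choose $k_0=\lfloor N/4\rfloor$ disjoint $4$-sets, with the regular Klein four-group on each. The preimage $\Pi$ of their product is a central product of $k_0$ copies of $Q_8$, of order $2^{1+2k_0}$. Its centre is $\{\pm1\}$, because an element with a factor outside $\{\pm1\}$ in some copy of $Q_8$ fails to commute with an element of that copy, and all commutators are $\pm1$. In a faithful irreducible representation of $S$ the central involution acts as $-1$. Let $\chi$ be the character of an irreducible constituent of the restriction to $\Pi$. For $x\in\Pi$ noncentral some $y$ has $yxy^{-1}=-x$, so $\chi(x)=-\chi(x)=0$. From $\langle\chi,\chi\rangle=1$ we get $\chi(1)^2=|\Pi/\{\pm1\}|=4^{k_0}$. Hence $n\ge2^{\lfloor N/4\rfloor}$, so $N\log N\le Cn^{2/3}$ and (i) holds.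

**Step 4.** *The purpose is to treat $A_N$ itself, $N\ge9$.* By Rasala (J. Algebra 45 (1977)), for $N\ge9$ the irreducible characters of $S_N$ of degree less than $N(N-3)/2$ have degree $1$ or $N-1$ and belong to the partitions $(N)$, $(N-1,1)$ and their conjugates; these restrict irreducibly to $A_N$. Every irreducible character of $A_N$ is the restriction of an irreducible character of $S_N$, or has half the degree of such a restriction. So an irreducible representation of $A_N$ that is neither trivial nor the deleted permutation representation has $n\ge N(N-3)/4\ge N^2/6$ (the last step is $3(N-3)\ge2N$, i.e. $N\ge9$). Then $N\log N\le\sqrt{6n}\log\sqrt{6n}\le Cn^{2/3}$, and (i) holds. The trivial representation is not faithful, and the deleted permutation representation is (ii). $\square$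

## 8. Primitive finite linear groups: small up to scalars, or permutation modules

**Definition.** A finite $H\le O(W)$, $W\ne0$, is *primitive* if $W$ has no orthogonal decomposition into at least $2$ nonzero subspaces permuted by $H$.

In $\mathbb R^2$, the symmetry group of a square is not primitive: it permutes the two coordinate axes. The symmetry group of an equilateral triangle is primitive: a pair of orthogonal lines permuted by it would be fixed, line by line, by the rotation of order $3$, which fixes no line.

We recall the group theory. The *Fitting subgroup* $F(H)$ is the largest normal nilpotent subgroup. A *component* is a subnormal quasisimple subgroup, the *layer* $E(H)$ is generated by the components, and $F^*(H)=F(H)E(H)$ is the generalized Fitting subgroup. The standard facts (Aschbacher, *Finite Group Theory*, §31) are that the components commute pairwise, that automorphisms of $H$ permute them, and that $C_H(F^*(H))\le F^*(H)$. For $H=S_N$, $N\ge5$, one has $F=1$ and $E=A_N$; for $H=Q_8$, $F=Q_8$ and $E=1$. The last fact says that $F^*$ controls $H$: modulo the centre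 of $F^*$, $H$ acts faithfully on $F^*$. To bound $|H|$ up to scalars we bound the automorphisms that $H$ can induce on $F$ and on $E$.

**Theorem 3.** Let $H\le O(W)$ be finite and primitive, $m=\dim W\ge2$. Then (a) or (b) holds.

(a) There are $\mathbb F=\mathbb R1$ or $\mathbb F=\mathbb R1+\mathbb RJ\subset\mathrm{End}(W)$, with $J$ orthogonal and $J^2=-1$, and a subset $H'\subset H$ with $|H'|\le\exp(C_1m^{2/3}\log^2m)$, such that every $\eta\in H$ is $\eta'z$ with $\eta'\in H'$ and $z\in\mathbb F\cap O(W)$.

(b) There are $N\ge9$ with $N-1>m^{2/3}$ and a Euclidean space $T$ such that $W\cong\mathbf1^\perp\otimes T$ isometrically ($\mathbf1^\perp\subset\mathbb R^N$ the sum-zero space), and every $\eta\in H$ has the form $\sigma\otimes\tau$ with $\sigma\in S_N$ and $\tau\in O(T)$.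

*Proof.* **Step 0.** *The purpose is to use primitivity: every normal subgroup has a faithful irreducible representation of degree at most $m$.* Let $K\trianglelefteq H$. The real isotypic components of $W|_K$ are mutually orthogonal and permuted by $H$, so there is only one: $W|_K\cong U\oplus\dots\oplus U$ with $U$ real irreducible. $U$ is faithful because $W$ is. The complexification $U\otimes\mathbb C$ is $Y$, $Y\oplus\bar Y$ or $Y\oplus Y$ with $Y$ complex irreducible, and $\ker Y=\ker\bar Y=\ker U=1$. So $K$ has a faithful irreducible complex representation $Y$ of degree at most $m$, and $(W\otimes\mathbb C)|_K$ is a sum of copies of $Y$ and $\bar Y$.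

**Step 1.** *The purpose is to find the scalars $\mathbb F$.* Let $A\trianglelefteq H$ be abelian, and let $\mathbb R[A]\subset\mathrm{End}(W)$ be its linear span, an algebra. By Step 0 it acts on $W$ through its action on $U$, so it embeds in $\mathrm{End}_A(U)$, a division algebra by Schur. Thus $\mathbb R[A]$ is a commutative finite-dimensional domain over $\mathbb R$, isomorphic to $\mathbb R$ or $\mathbb C$. The finite subgroup $A$ of its multiplicative group is cyclic.

If $\mathbb R[A]\cong\mathbb C$, transposition maps $a\in A$ to $a^{-1}$, hence preserves $\mathbb R[A]$ and is an automorphism of this commutative algebra. An element $a$ has finite order, so it corresponds to a complex number of modulus $1$ and $a^{-1}=\bar a$. As $A$ spans, transposition is complex conjugation. So $J=\sqrt{-1}\in\mathbb R[A]$ satisfies $J^T=-J$, hence $JJ^T=1$: $J$ is orthogonal. Moreover $(\alpha+\beta J)(\alpha+\beta J)^T=\alpha^2+\beta^2$, so $\alpha+\beta J$ is orthogonal if and only if $\alpha^2+\beta^2=1$.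

Choose $A$ with $\dim\mathbb R[A]$ maximal, and put $\mathbb F=\mathbb R[A]$, $H_0=C_H(A)\trianglelefteq H$. By conjugation $H$ acts on $\mathbb F$ by $\mathbb R$-algebra automorphisms with kernel $H_0$. Since $\mathbb R$ and $\mathbb C$ have at most $2$ such automorphisms, $[H:H_0]\le2$.

*Claim. If $B\trianglelefteq H$ is abelian and $B\le H_0$, then $B\subset\mathbb F$; in particular $B$ is central in $H_0$, and $B$ is cyclic.* Indeed $B$ centralizes $A$, so $AB$ is abelian, and it is normal in $H$. As $\mathbb R[AB]\supseteq\mathbb F$, maximality gives equality, so $B\subset\mathbb F$. The group $H_0$ centralizes $A$, hence $\mathbb F$, hence $B$. Cyclicity was shown above for every abelian normal subgroup.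

**Step 2.** *The purpose is to bound the action of $H_0$ on $R:=F(H_0)$.* $R$ is characteristic in $H_0$, hence normal in $H$, and so are its characteristic subgroups. Let $\gamma_1=R$, $\gamma_{i+1}=[\gamma_i,R]$ be its lower central series; recall $[\gamma_i,\gamma_j]\le\gamma_{i+j}$. Suppose $R$ has class $c\ge3$. Then $[\gamma_{c-1},\gamma_{c-1}]\le\gamma_{2c-2}=1$, as $2c-2\ge c+1$. So $\gamma_{c-1}$ is abelian and normal in $H$, central in $H_0$ by the Claim, and $\gamma_c=[\gamma_{c-1},R]=1$, a contradiction. So $R$ has class at most $2$. By the Claim, $Z(R)$ is cyclic and central in $H_0$.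

Let $\chi$ be the character of a faithful irreducible representation $Y$ of $R$ of degree at most $m$ (Step 0). If $x\in R\setminus Z(R)$, some $y\in R$ has $[y,x]=yxy^{-1}x^{-1}\ne1$. This commutator is central, so it acts on $Y$ by a scalar $\lambda$, and $\lambda\ne1$ because $Y$ is faithful. As $yxy^{-1}=[y,x]x$, we get $\chi(x)=\lambda\chi(x)=0$. On $Z(R)$, $|\chi|=\chi(1)$. So $\langle\chi,\chi\rangle=1$ gives
$$f:=[R:Z(R)]=\chi(1)^2\le m^2 .$$

$R$ is generated by $Z(R)$ and at most $\log_2f$ elements $x_i$. Let $\eta\in H_0$. The element $\eta x_i\eta^{-1}$ lies in one of $f$ cosets $yZ(R)$. If $e\le f$ is the order of $x_i$ modulo $Z(R)$, then $x_i^e\in Z(R)$ is centralized by $\eta$, so $(\eta x_i\eta^{-1})^e=x_i^e$. In a given coset, the elements $yz$ with $y^ez^e=(yz)^e=x_i^e$ number at most $e$, because $z^e$ is prescribed and $Z(R)$ is cyclic. So $x_i$ has at most $f^2$ images. As $H_0$ centralizes $Z(R)$, the action of $\eta$ on $R$ is determined by the images of the $x_i$, and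
$$|H_0/C_{H_0}(R)|\le f^{2\log_2f}\le\exp(C\log^2m).$$

**Step 3.** *The purpose is to bound the action on the layer.* Let $M=E(H_0)$ with components $S_1,\dots,S_s$, and $F^*=RM$. As $C_{H_0}(F^*)\le F^*$, the group $Z_0:=C_{H_0}(F^*)=Z(F^*)$ is abelian; it is normal in $H$, and $Z_0\subset\mathbb F$ by the Claim. Conjugation by elements of $H$ gives automorphisms of $H_0$, so $H$ permutes the $S_i$, and $M\trianglelefteq H$.

If $s\ge1$, take a faithful irreducible representation $Y$ of $M$ of degree at most $m$ (Step 0). The $S_i$ commute pairwise and generate $M$, so multiplication $S_1\times\dots\times S_s\to M$ is a surjective homomorphism. Inflated along it, $Y$ is an outer tensor product of irreducible representations $Y_i$ of $S_i$. Each $Y_i$ is faithful: an element of $\ker Y_i\le S_i\le M$ acts trivially on $Y$. Put $n_i=\dim Y_i\ge2$. Then $\prod n_i\le m$, so $s\le\log_2m$.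

Every automorphism of $M$ permutes the components, and one that fixes every component is determined by its restrictions to the $S_i$. So $|\mathrm{Aut}(M)|\le s!\prod_i|\mathrm{Aut}(S_i)|$. Since $C_{H_0}(R)\cap C_{H_0}(M)=Z_0$,
$$|H_0/Z_0|\le|H_0/C_{H_0}(R)|\,|H_0/C_{H_0}(M)|\le\exp(C\log^2m)\;s!\prod_i|\mathrm{Aut}(S_i)|. \tag{4}$$

**Step 4.** *The purpose is to get (a) when no large alternating component occurs.* Suppose no $Y_i$ is of type (ii) of Lemma 3 with $n_i>m^{2/3}$. If (i) holds for $Y_i$, then $\log|\mathrm{Aut}(S_i)|\le C_2m^{2/3}$. If (ii) holds, then $n_i\le m^{2/3}$, so $N=n_i+1\le2m^{2/3}$ and $|\mathrm{Aut}(S_i)|=N!$. In both cases $\log|\mathrm{Aut}(S_i)|\le Cm^{2/3}\log m$. With $s\le\log_2m$, (4) gives $\log|H_0/Z_0|\le Cm^{2/3}\log^2m$ (also when $s=0$). Since $[H:H_0]\le2$, a set $H'$ of representatives of $H/Z_0$ has the size claimed, and every $\eta$ is $\eta'z$ with $z\in Z_0\subset\mathbb F\cap O(W)$. This is (a).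

**Step 5.** *The purpose is to get (b) in the remaining case.* Now some $S_i\cong A_N$ with $Y_i$ the deleted permutation representation and $n_i=N-1>m^{2/3}$, $N\ge9$. For every $j$, all irreducible constituents of $(W\otimes\mathbb C)|_{S_j}$ are $Y_j$ or $\bar Y_j$, of degree $n_j$, because $(W\otimes\mathbb C)|_M$ is a sum of copies of $Y$ and $\bar Y$. If $\eta S_i\eta^{-1}=S_j$ with $\eta\in H$, conjugation by $\eta$ carries the constituents for $S_i$ to those for $S_j$, so $n_j=n_i$. If $j\ne i$, then $n_in_j>m^{4/3}>m$, against $\prod n_l\le m$. So $S_i\trianglelefteq H$.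

The complexification of $W|_{S_i}$ is a multiple of the complexified deleted permutation representation, which is real. Real representations with isomorphic complexifications are isomorphic, so $W\cong\mathbf1^\perp\otimes T$ as a real $A_N$-module, with $A_N$ acting on the first factor. As $\mathbf1^\perp$ is absolutely irreducible, Schur shows that every invariant inner product is the standard one tensored with an inner product on $T$. Give $T$ this inner product; the isomorphism is then isometric.

Let $\eta\in H$. Since $\mathrm{Aut}(A_N)=S_N$, conjugation by $\eta$ on $S_i=A_N$ equals conjugation by some $\sigma\in S_N$. So $\eta(\sigma\otimes1)^{-1}$ commutes with $A_N\otimes1$, and by Schur it is $1\otimes\tau$; it is orthogonal, so $\tau\in O(T)$. Hence $\eta=\sigma\otimes\tau$. $\square$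

The model for (b) is $S_N$ acting on $\mathbf1^\perp$, with $T=\mathbb R$ and $m=N-1$. There $\log|S_N|$ is of order $m\log m$, far above the $m/\log m$ that a union bound can afford.

## 9. Proof of Theorem 1

We may assume $d\ge d_0$ for a large absolute constant $d_0$. For smaller $d$, use $h\le1$ and enlarge $A_0$.

**Step 1.** *The purpose is to reduce to primitive groups.* Among orthogonal decompositions of $V=\mathbb R^d$ into nonzero subspaces permuted by $G$, take one with the maximal number of pieces. Let $\alpha$ index the $G$-orbits of pieces: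
$$V=\bigoplus_\alpha V_\alpha,\qquad V_\alpha=\bigoplus_{i=1}^{n_\alpha}W_{\alpha,i},\qquad\dim W_{\alpha,i}=m_\alpha,\qquad d_\alpha=\dim V_\alpha=n_\alpha m_\alpha .$$
Fix $g_i=g_{\alpha,i}\in G$ with $g_iW_{\alpha,1}=W_{\alpha,i}$, and let $H_\alpha\le O(W_{\alpha,1})$ be the group induced by the stabilizer of $W_{\alpha,1}$ in $G$.

$H_\alpha$ is primitive. Suppose it permuted the pieces $W'_j$ of a nontrivial orthogonal decomposition of $W_{\alpha,1}$. Replace the $W_{\alpha,i}$ by the subspaces $g_iW'_j$. If $gW_{\alpha,i}=W_{\alpha,l}$, then $g_l^{-1}gg_i$ stabilizes $W_{\alpha,1}$, so $gg_iW'_j=g_lW'_{j'}$ for some $j'$. So the finer decomposition is permuted by $G$, against maximality.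

Write $v=\sum_\alpha v_\alpha$ with $v_\alpha\in V_\alpha$. Each $V_\alpha$ is $G$-invariant, so for $e\in V_\alpha$, $h(e)=\max_g|\langle gv_\alpha,e\rangle|\le|v_\alpha||e|$.

**Step 2.** *The purpose is to handle each large $V_\alpha$, up to a small loss of dimension.* This is the next lemma.

**Lemma 4.** If $\Delta=d_\alpha\ge\sqrt d$, there is a subspace of $V_\alpha$ of codimension at most $2\Delta^{5/6}$ in $V_\alpha$ with an orthonormal basis on which $h\le C/\sqrt{\log d}$.

*Proof.* Write $n=n_\alpha$, $m=m_\alpha$, $W=W_{\alpha,1}$, $H=H_\alpha$.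

*Many pieces: $n\ge\sqrt\Delta$.* Identify $\mathbb R^n\otimes W=W^n$ with $V_\alpha$ by $(y_i)\mapsto\sum g_iy_i$. If $gW_{\alpha,i}=W_{\alpha,l}$ then $gg_iy_i=g_l(g_l^{-1}gg_i)y_i$ with $g_l^{-1}gg_i$ inducing an element of $H$, so $G$ acts through $O(W)\wr S_n$. As $n\ge\sqrt\Delta\ge d^{1/4}\ge4$, Lemma 2 applies with $N=n$, $T=W$ and the single vector $v_\alpha$. It gives a basis $\{f\otimes w\}$ of $E\otimes W$ ($f\in\mathcal F$, $w$ in an orthonormal basis of $W$) with $h\le40/\sqrt{\log n}\le80/\sqrt{\log d}$. The codimension is the number of blocks times $m$, at most $\sqrt n\,m=\Delta/\sqrt n\le\Delta^{3/4}$.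

*Few pieces: $n<\sqrt\Delta$.* Then $m=\Delta/n>\sqrt\Delta>n$. Let $x_i=g_i^{-1}v_{\alpha,i}\in W$, where $v_{\alpha,i}$ is the $W_{\alpha,i}$-component of $v$; so $\sum|x_i|^2\le1$. Let $e\in W$ and $g\in G$. There is a unique $i$ with $gW_{\alpha,i}=W$, and the $W$-component of $gv$ is $gv_{\alpha,i}=(gg_i)x_i$, with $gg_i$ inducing an element of $H$. Conversely, every pair $(i,\eta)$ arises: if $\tilde g$ stabilizes $W$ and induces $\eta$, take $g=\tilde gg_i^{-1}$. So
$$h(e)=\max_{i,\ \eta\in H}|\langle\eta x_i,e\rangle|\qquad(e\in W). \tag{5}$$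
As $h$ is $G$-invariant, an orthonormal system in $W$ with $h\le\varepsilon$ is carried by the $g_i$ to one in every $W_{\alpha,i}$. So it suffices to work in $W$. Apply Theorem 3 to $H$.

In case (a), write $\eta=\eta'z$ with $z=\alpha'+\beta'J$, $|\alpha'|,|\beta'|\le1$. Then $|\langle\eta x_i,e\rangle|\le|\langle\eta'x_i,e\rangle|+|\langle\eta'Jx_i,e\rangle|$ (only the first term if $\mathbb F=\mathbb R1$). Take a Haar-random orthonormal basis $e_1,\dots,e_m$ of $W$ and $t=1/\sqrt{\log m}$. There are at most $2n|H'|$ vectors $\eta'x_i,\eta'Jx_i$, all of length at most $1$, and $n<m$. By the cap bound, the probability that some $|\langle\eta'x_i,e_j\rangle|$ or $|\langle\eta'Jx_i,e_j\rangle|$ exceeds $t$ is at most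
$$4m^2\exp\Bigl(C_1m^{2/3}\log^2m-\frac m{2\log m}\Bigr)<1$$
for $m$ large, and $m\ge d^{1/4}$. So there is a basis of $W$ with $h\le2/\sqrt{\log m}\le4/\sqrt{\log d}$, and no dimension is lost.

In case (b), $W=\mathbf1^\perp\otimes T\subset\mathbb R^N\otimes T$, and every element $\sigma\otimes\tau$ of $H$ is the restriction of an element of $O(T)\wr S_N$. Lemma 2, applied to the family $(x_i)$, gives a basis $\{f\otimes w\}$ of $E\otimes T$ with
$$h\le\frac{40}{\sqrt{\log N}}\le\frac C{\sqrt{\log m}}\le\frac C{\sqrt{\log d}},$$
since $N>m^{2/3}$. Here $E\otimes T\subset W$ because the functions in $E$ have sum zero on each block. The codimension of $E\otimes T$ in $W$ is at most $\sqrt N\dim T$. As $N\dim T=m+\dim T\le2m$ and $\sqrt N\ge m^{1/3}$, this is at most $2m/\sqrt N\le2m^{2/3}$. Over the $n$ pieces, the codimension in $V_\alpha$ is at most $2nm\cdot m^{-1/3}\le2\Delta\cdot\Delta^{-1/6}$, because $m\ge\sqrt\Delta$. $\square$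

**Step 3.** *The purpose is to count the bad dimensions and absorb them.* Let $V_{bad}$ be the sum of the orthogonal complements lost in Lemma 4 (over $\alpha$ with $d_\alpha\ge\sqrt d$) and of those $V_\alpha$ with $d_\alpha<\sqrt d$ and $|v_\alpha|^2>1/\log d$. Since $\sum|v_\alpha|^2=1$, there are fewer than $\log d$ of the latter. Hence
$$\dim V_{bad}\le\sum_{d_\alpha\ge\sqrt d}2d_\alpha d_\alpha^{-1/6}+\sqrt d\log d\le2d^{11/12}+\sqrt d\log d .$$
The orthogonal complement $V_{good}$ has an orthonormal basis with $h\le C/\sqrt{\log d}$: take the bases of Lemma 4 if $d_\alpha\ge\sqrt d$, and any basis of $V_\alpha$ if $d_\alpha<\sqrt d$ and $|v_\alpha|\le1/\sqrt{\log d}$, where $h(e)\le|v_\alpha|$.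

Let $D$ be the power of $2$ in $[\log d,2\log d)$. For $d\ge d_0$,
$$(D-1)\dim V_{bad}\le2\log d\,\bigl(2d^{11/12}+\sqrt d\log d\bigr)\le d-\dim V_{bad}=\dim V_{good}.$$
Lemma 1 gives an orthonormal basis of $V$ with $h\le3C/\sqrt{\log d}+1/\sqrt{\log d}$. This proves Theorem 1. $\blacksquare$

## 10. From lines to $k$-dimensional subspaces: blocks with random subspaces

For Theorem 2 the first idea is to group the basis of Theorem 1 into $k$-tuples. If $U$ is spanned by $k$ of the $e_i$, this gives only $|P_Ugv|\le A_0\sqrt{k/\log d}$. We must control whole subspaces at once. In Lemma 2, the Fourier basis used only the size of the entries. For a unit vector $y$ in the span of fewer than $2\kappa$ Fourier vectors, Cauchy–Schwarz gives $|y_l|\le\sqrt{4\kappa/s}$, and the estimate of Lemma 2 then loses a factor $\sqrt{2\kappa}$. The remedy is to use random subspaces of the sum-zero space of a block and to control how much mass a vector of such a subspace can put on a coordinate set $J$, for every $J$ with at least $\kappa$ elements.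

**Lemma 5.** Let $\kappa\ge1$ be an integer, $\rho=N/\kappa\ge R_0$ (a large absolute constant), and let $x^{(i)}\in T^N$ with $\sum_i|x^{(i)}|^2\le1$. There are $s=2^q$ with $\kappa\sqrt\rho\le s\le N$, a partition of $\{1,\dots,N\}$ into at most $N/s$ blocks, and an orthogonal decomposition of $E=\bigoplus_B\{f\in\mathbb R^B:\sum f=0\}$ into subspaces $F_j$ with $\kappa\le\dim F_j<2\kappa$, such that
$$|P_{F_j\otimes T}\,\gamma x^{(i)}|\le\frac C{\sqrt{\log\rho}}\qquad\text{for all }j,\ i\text{ and }\gamma\in O(T)\wr S_N .$$

*Proof.* Fix for the moment any $s=2^q$ in the range, and blocks of sizes $b\in[s,2s)$ as in Lemma 2. With $R_0\ge16$, $s\ge\kappa\sqrt\rho\ge4\kappa$. For a block $B$ let $E_B=\mathbf1_B^\perp\subset\mathbb R^B$, of dimension $b-1\ge b/2$. Put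
$$\lambda_j=\frac jb\log\frac{eb}j\qquad(1\le j\le b).$$

**Step 1.** *The purpose is to split $E_B$ into subspaces whose vectors are spread out.* Take a Haar-random orthonormal basis of $E_B$ and cut it into consecutive groups of sizes in $[\kappa,2\kappa)$, spanning subspaces $F$. This is possible as $b-1\ge\kappa$.

*Claim. With positive probability, $\|P_J|_F\|\le C_5\sqrt{\lambda_j}$ for all groups $F$ and all $J\subset B$ with $|J|=j\ge\kappa$*, where $P_J$ restricts to the coordinates in $J$.

Write $F=\mathcal T(\mathbb R^{\dim F})$ with $\mathcal T$ a random isometry. For a fixed unit $w$, $\mathcal Tw$ is uniform on the unit sphere of $E_B$. The map $y\mapsto|P_Jy|$ is $1$-Lipschitz, and its mean is at most $(\mathbb E|P_Jy|^2)^{1/2}\le(j/(b-1))^{1/2}\le\sqrt{2\lambda_j}$, because $\log(eb/j)\ge1$ and $b-1\ge b/2$. By Lévy's inequality, after halving $c_0$,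
$$\Pr\bigl(|P_J\mathcal Tw|\ge\sqrt{2\lambda_j}+u\bigr)\le2e^{-c_0bu^2}.$$
Take $u^2=C_4\lambda_j$ with $c_0C_4\ge9$, and a $\frac12$-net of the unit sphere of $\mathbb R^{\dim F}$ with at most $5^{2\kappa}$ points; then $\|P_J\mathcal T\|\le2\max_{w\in\text{net}}|P_J\mathcal Tw|$. We count the events. There are at most $b/\kappa$ groups and at most $(eb/j)^j=e^{b\lambda_j}$ sets $J$ of size $j$. As $\kappa\le j\le b\lambda_j$ and $2\log5<4$, we have $5^{2\kappa}\le e^{4b\lambda_j}$. So the total failure probability is at most
$$\sum_{j\ge\kappa}\frac b\kappa\,e^{b\lambda_j}\,e^{4b\lambda_j}\cdot2e^{-9b\lambda_j}=\sum_{j\ge\kappa}\frac{2b}\kappa e^{-4b\lambda_j}.$$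
The function $t\log(eb/t)$ has derivative $\log(b/t)\ge0$ on $[1,b]$, so $b\lambda_j\ge\kappa\log(eb/\kappa)$ for $j\ge\kappa$; also $b\lambda_j\ge j$. Using each bound for one half of the exponent, the sum is at most
$$2\,\frac b\kappa\Bigl(\frac\kappa{eb}\Bigr)^{2\kappa}\sum_{j\ge1}e^{-2j}\le\frac{2\kappa}{e^2b}\sum_{j\ge1}e^{-2j}<1 .$$
This proves the Claim, with $C_5=2(\sqrt2+\sqrt{C_4})$. Fix such a choice in every block.

**Step 2.** *The purpose is to estimate the projection for this $s$.* Let $z=\gamma x$ with $x=x^{(i)}$, let $F\subset E_B$ be one of the subspaces and $y\in F\otimes T$ a unit vector. The operator norm of $P_J\otimes1$ on $F\otimes T$ is $\|P_J|_F\|$, so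
$$\sum_{l\in J}|y_l|^2\le C_5^2\lambda_{|J|}\qquad\text{when }|J|\ge\kappa .$$
Order $B=\{l_1,\dots,l_b\}$ by decreasing $|z_l|$; then $|z_{l_i}|\le a_i$, with $a_i$ the rearrangement for $x$. Let $2^{p_0}$ be the least power of $2$ that is at least $\kappa$, so $2^{p_0}\le2\kappa\le b$. Apply Cauchy–Schwarz on $i\le2^{p_0}$ and on each range $2^p<i\le\min(2^{p+1},b)$ with $p\ge p_0$, $2^p<b$ (so $p\le q$, as $b<2^{q+1}$). On the first range, $\sum|z_{l_i}|^2\le|x|^2$. On the range of $p$ there are at most $2^p$ indices with $|z_{l_i}|\le a_{2^p}$, so $(\sum|z_{l_i}|^2)^{1/2}\le b_p(x)$. For the $y$-factor, enlarge each range to an initial segment of the ordering, which has at least $\kappa$ elements. Thus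
$$\langle z,y\rangle\le\sum_{l\in B}|z_l||y_l|\le C_5\Bigl(\sqrt{\lambda_{2^{p_0}}}\,|x|+\sum_{p_0\le p\le q}b_p(x)\sqrt{\lambda_{\min(2^{p+1},b)}}\Bigr).$$
The function $t\log(e/t)$ increases on $(0,1]$. Since $2^{p_0}/b\le2\kappa/s\le2/\sqrt\rho$, we get $\lambda_{2^{p_0}}\le C\rho^{-1/4}$. Since $b\ge2^q$, we have $\min(2^{p+1},b)/b\le\min(1,2^{p+1-q})$. With $l=q-p$, the value of $t\log(e/t)$ at this bound is $1$ for $l=0$ and $2^{1-l}(1+(l-1)\log2)$ for $l\ge1$; in both cases it is at most $\omega(l):=2(1+l)2^{-l}$. So $\lambda_{\min(2^{p+1},b)}\le\omega(q-p)$. Taking the supremum over $y$,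
$$|P_{F\otimes T}\gamma x|\le C\rho^{-1/8}|x|+C\,\Phi_q(x),\qquad\Phi_q(x)=\sum_{p\le q}b_p(x)\,\omega(q-p)^{1/2}.$$

**Step 3.** *The purpose is to choose the scale.* By Young and (2), $\sum_q\Phi_q(x)^2\le\bigl(\sum_l\omega(l)^{1/2}\bigr)^2\cdot2|x|^2\le C|x|^2$, so $\sum_q\sum_i\Phi_q(x^{(i)})^2\le C$. The condition $\kappa\sqrt\rho\le2^q\le N=\kappa\rho$ puts $q$ in an interval of length $\frac12\log_2\rho$, so at least $\frac14\log_2\rho$ values $q$ are admissible. Some admissible $q$ thus has $\max_i\Phi_q(x^{(i)})\le C/\sqrt{\log\rho}$. Use this $q$; it depends only on the numbers $|x_l^{(i)}|$, so it can be fixed before the random choice in Step 1. As $|x^{(i)}|\le1$ and $\rho^{-1/8}\le C/\sqrt{\log\rho}$, the lemma follows. $\square$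

## 11. Large orbits in codimension $k$

From here to the end of Section 12, $G$, $k$ and $v^{(1)},\dots,v^{(r)}$ are as in Theorem 2. Put $K=d/k$, $L=\log(2K)$, and for a subspace $U$
$$h(U)=\max_{g,i}|P_Ugv^{(i)}|\le1 .$$
Then $h$ is $G$-invariant, monotone in $U$, and $h(U\oplus U')^2\le h(U)^2+h(U')^2$ for $U\perp U'$. We may assume $K\ge K_0$, a large absolute constant, since otherwise $h\le1$ shows that any decomposition works.

Use the decomposition $V=\bigoplus V_\alpha$, $V_\alpha=\bigoplus_iW_{\alpha,i}$ of Section 9, Step 1, which depends only on $G$. Let $\mu_\alpha=\sum_i|v^{(i)}_\alpha|^2$, so $\sum_\alpha\mu_\alpha\le1$. Call $\alpha$ *big* if $d_\alpha\ge k\sqrt K$.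

**Lemma 6.** If $\alpha$ is big, $V_\alpha$ is an orthogonal sum of pieces $U$ with $\dim U\ge k$ and $h(U)\le C/\sqrt L$, and a remainder of dimension at most $2d_\alpha K^{-1/12}$.

*Proof.* Write $n,m,W,H$ as in Lemma 4, $\Delta=d_\alpha=nm$, and $\kappa=\max(1,\lceil k/m\rceil)$.

*Case A: $n\ge\kappa K^{1/4}$.* Here there are many permuted pieces. Identify $V_\alpha=\mathbb R^n\otimes W$ as in Lemma 4 and apply Lemma 5 with $N=n$, $T=W$ and the family $v^{(i)}_\alpha$; then $\rho=n/\kappa\ge K^{1/4}\ge R_0$. If $k>m$, use the pieces $F_j\otimes W$, of dimension at least $\kappa m\ge k$. If $k\le m$, then $\kappa=1$; split $W$ orthogonally into subspaces $Y$ with $k\le\dim Y<2k$ and use the pieces $F_j\otimes Y$. In both cases $h\le C/\sqrt{\log(n/\kappa)}\le C/\sqrt L$. The remainder has dimension at most $(n/s)m=\Delta/s\le\Delta K^{-1/8}$, as $s\ge\kappa\sqrt\rho\ge K^{1/8}$.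

*Case B: $n<\kappa K^{1/4}$.* If $k>m$, then $\kappa\le2k/m$ and $n=\Delta/m\ge k\sqrt K/m\ge\kappa\sqrt K/2\ge\kappa K^{1/4}$, a contradiction. So $k\le m$, $\kappa=1$, $n<K^{1/4}$, and $m=\Delta/n\ge kK^{1/4}$. As in (5), for $Y\le W$,
$$h(Y)=\max|P_Y\eta x|\qquad\text{over }\eta\in H\text{ and }x\text{ in the family }\{g_j^{-1}v^{(i)}_{\alpha,j}\}_{i,j},$$
whose squared norms sum to at most $1$. By $G$-invariance of $h$ it suffices to decompose $W$ and transport by the $g_j$. Apply Theorem 3.

*Case B(a).* Take a Haar-random orthonormal basis of $W$ cut into consecutive groups spanning subspaces $Y$ with $k\le\dim Y<2k$. The family may be very large, so we first prune it. Members with $|x|\le1/\sqrt L$ satisfy $|P_Y\eta x|\le1/\sqrt L$ for free. Fewer than $L$ others remain, and they have norm at most $1$. For fixed $y$ with $|y|\le1$, the mean of $|P_Yy|$ is at most $(\dim Y/m)^{1/2}\le\sqrt{2k/m}$, and Lévy gives $\Pr(|P_Yy|\ge\sqrt{2k/m}+t)\le2e^{-c_0mt^2}$. Take $t=1/\sqrt L$. Since $m\ge K^{1/4}$, we have $K\le m^4$ and $L\le C\log m$. There are at most $m$ groups and at most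 $2L|H'|$ vectors $\eta'x,\eta'Jx$. So the failure probability is at most
$$4Lm\exp\Bigl(C_1m^{2/3}\log^2m-\frac{cm}{\log m}\Bigr)<1\qquad\text{for }K\ge K_0 .$$
Also $\sqrt{2k/m}\le\sqrt2K^{-1/8}\le1/\sqrt L$ for $K\ge K_0$. So there is a choice with $|P_Y\eta'x|,|P_Y\eta'Jx|\le2/\sqrt L$ throughout, and as $\eta=\eta'(\alpha'+\beta'J)$ with $|\alpha'|,|\beta'|\le1$, we get $h(Y)\le4/\sqrt L$. There is no remainder.

*Case B(b).* Now $W=\mathbf1^\perp\otimes T$ with $N-1>m^{2/3}$. Let $t=\dim T$ and $\kappa'=\max(1,\lceil k/t\rceil)$. If $k\le t$, then $\kappa'=1$ and $N/\kappa'\ge m^{2/3}\ge K^{1/6}$. If $k>t$, then $\kappa'\le2k/t$ and $N/\kappa'\ge Nt/(2k)\ge m/(2k)\ge K^{1/4}/2\ge K^{1/6}$. So Lemma 5 applies with $\kappa'$ in place of $\kappa$ to the family in $W\subset T^N$. Use the pieces $F_j\otimes T$, of dimension at least $\kappa't\ge k$, if $k>t$. If $k\le t$, use $F_j\otimes Y$ with $Y$ running over an orthogonal splitting of $T$ into subspaces with $k\le\dim Y<2k$. All lie in $W$, have dimension at least $k$, and satisfy $h\le C/\sqrt{\log(N/\kappa')}\le C/\sqrt L$. As $Nt=m+t\le2m$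 and $s\ge\kappa'\sqrt{N/\kappa'}\ge K^{1/12}$, the remainder in $V_\alpha$ has dimension at most
$$n\cdot\frac Ns\cdot t\le\frac{2nm}s=\frac{2\Delta}s\le2\Delta K^{-1/12}.\qquad\square$$

## 12. Cutting into windows: the upper bound in Theorem 2

A *window* is a group of consecutive vectors in a concatenated list of orthonormal vectors, identified with its span.

**Step 1.** *The purpose is to build good windows of size exactly $k$ from the big orbits.* Concatenate orthonormal bases of all the pieces from Lemma 6, for all big $\alpha$, and cut the list into windows of $k$ consecutive vectors. Each piece has at least $k$ vectors, so a window meets at most $2$ pieces: a third would force the middle one to lie inside the window together with at least two more vectors. Hence $h\le C/\sqrt L$ on each window.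

**Step 2.** *The purpose is to build good windows from the orbits that are not big.* Concatenate orthonormal bases of the $V_\alpha$ with $\alpha$ not big and $\mu_\alpha\le1/L$, and cut into windows of $k$ vectors. For a window $U$, $h(U)^2\le\sum\mu_\alpha$ over the $\alpha$ met by it, because $U\subset\bigoplus V_\alpha$ over these $\alpha$. At most two of these $V_\alpha$ are not contained in the window (one at each end), and they contribute at most $2/L$. The contained ones belong to one window only, so over all windows they have total mass at most $1$, and fewer than $L$ windows have contained mass greater than $1/L$. All the other windows have $h^2\le3/L$.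

**Step 3.** *The purpose is to count what is left.* The bad part consists of the remainders in Lemma 6, the two incomplete last windows of Steps 1 and 2, the fewer than $L$ exceptional windows of Step 2, and the fewer than $L$ non-big $V_\alpha$ with $\mu_\alpha>1/L$, each of dimension less than $k\sqrt K$. Its dimension is at most
$$2dK^{-1/12}+2k+kL+Lk\sqrt K .$$
So it splits into $\beta\le2K^{11/12}+L\sqrt K+L+3$ windows, all of size $k$ except possibly one of size $r_0<k$. The good windows all have size $k$, and together with the bad ones they fill $\mathbb R^d$. So there are $\lceil d/k\rceil$ windows in all, and at least $K-\beta$ of them are good. Let $D$ be the power of $2$ in $[L,2L)$. For $K\ge K_0$, $\beta D\le K$, i.e. $\beta(D-1)\le K-\beta$, so we can assign to each bad window its own $D-1$ good windows.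

**Step 4.** *The purpose is to absorb each bad window, keeping all sizes.* Let $U_0$ be a bad window of size $r_0\le k$ with orthonormal basis $u_{0,1},\dots,u_{0,r_0}$, and let $u_{j,1},\dots,u_{j,k}$ be the vectors of its good windows $U_j$, $1\le j<D$, with $h(U_j)\le\varepsilon=C/\sqrt L$. Index the rows of the Haar matrix $Q$ by $i=1,\dots,D$ and let $R_i$ be the span of the vectors
$$\sum_{j=0}^{D-1}Q_{ij}u_{j,l},\qquad l\le r_0 .$$
As $Q$ is orthogonal, these vectors are orthonormal. The $R_i$ are mutually orthogonal, of dimension $r_0$, and together span the same space as $\{u_{j,l}:0\le j<D,\ l\le r_0\}$. The coordinate vector of $P_{R_i}x$ is $\sum_jQ_{ij}\bigl(\langle x,u_{j,l}\rangle\bigr)_{l\le r_0}$, and the $j$-th summand has norm at most $|Q_{ij}||P_{U_j}x|$. So by (1), $h(R_i)\le3\varepsilon+D^{-1/2}$. Replace $U_0,\dots,U_{D-1}$ by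
$$R_i\oplus\mathrm{span}(u_{i,l}:l>r_0)\quad(1\le i<D),\qquad\text{and}\quad R_D .$$
They are mutually orthogonal with the same total span, their sizes are $k$ ($D-1$ times) and $r_0$, and on each of them $h\le(3\varepsilon+D^{-1/2})+\varepsilon\le4\varepsilon+L^{-1/2}\le C/\sqrt L$. Doing this for every bad window, and keeping the unused good windows, gives the decomposition of Theorem 2. $\blacksquare$

## 13. Signed permutations of $(i+k)^{-1/2}$: sharpness for every $k$

It remains to construct $X_{d,k}$. For $k=1$ a slowly decaying vector such as the harmonic one resists every scale, as seen after Lemma 2. For general $k$ the shift by $k$ flattens the first coordinates, because a $k$-dimensional subspace can contain up to $k$ coordinate directions.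

**Step 1.** *The purpose is to define the set.* Let $1\le k\le d$ and
$$a_i=\Sigma^{-1/2}(i+k)^{-1/2}\quad(1\le i\le d),\qquad\Sigma=\sum_{i=1}^d\frac1{i+k}\le\int_k^{k+d}\frac{dx}x=\log(1+d/k),$$
so $a$ is a unit vector. Let $X_{d,k}$ be the set of all signed coordinate permutations of $a$. It is a finite transitive set, and $X_{d,k}=-X_{d,k}$.

**Step 2.** *The purpose is to bound how $Y$ distributes over coordinates.* Let $\dim Y=k$ and $p_i=|P_Y\epsilon_i|^2$. Then $0\le p_i\le1$ and $\sum p_i=k$, the trace of $P_Y$. Permuting coordinates preserves $X_{d,k}$, so assume $p_1\ge p_2\ge\cdots$. Then $ip_i\le k$, so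
$$p_i\le\min(1,k/i)\le\frac{2k}{i+k}.$$
The last inequality is clear for $i\le k$, where the right side is at least $1$, and for $i\ge k$ because $i+k\le2i$. Consequently $\sqrt{p_i}\ge p_i\sqrt{(i+k)/(2k)}$.

**Step 3.** *The purpose is to find a suitable $y\in Y$ by averaging.* Let $y$ be a standard Gaussian vector in $Y$. Its coordinate $y_i=\langle y,P_Y\epsilon_i\rangle$ has distribution $N(0,p_i)$, so $\mathbb E|y_i|=\sqrt{2p_i/\pi}$ and
$$\mathbb E\sum_i|y_i|a_i=\sqrt{\tfrac2\pi}\,\Sigma^{-1/2}\sum_i\frac{\sqrt{p_i}}{\sqrt{i+k}}\ge\sqrt{\tfrac2\pi}\,\Sigma^{-1/2}\,\frac{\sum_ip_i}{\sqrt{2k}}=\sqrt{\frac k{\pi\Sigma}}\ge\frac{\mathbb E|y|}{\sqrt{\pi\Sigma}},$$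
because $\mathbb E|y|\le(\mathbb E|y|^2)^{1/2}=\sqrt k$. So some $0\ne y\in Y$ has $\sum_i|y_i|a_i\ge|y|/\sqrt{\pi\Sigma}$.

**Step 4.** *The purpose is to read off the point of $X_{d,k}$.* Put $x_i=\mathrm{sgn}(y_i)a_i$, with either sign if $y_i=0$. Then $x\in X_{d,k}$ and, as $y\in Y$,
$$|P_Yx|\ge\frac{\langle x,y\rangle}{|y|}=\frac{\sum_i|y_i|a_i}{|y|}\ge\frac1{\sqrt{\pi\Sigma}}\ge\frac1{\sqrt{\pi\log(1+d/k)}}.$$
This completes the proof of Theorem 2. $\blacksquare$
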